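\title{$SO(3)$ is not a Borsuk--Ulam group}

\begin{abstract}
An equivariant map is isovariant if it preserves isotropy groups exactly. A compact Lie group $G$ is a Borsuk--Ulam group if every $G$-isovariant map $V\to W$ between real representations forces $\dim V-\dim V^G\le\dim W-\dim W^G$. Compact solvable Lie groups have this property, and Wasserman conjectured that all compact Lie groups do. We show that $SO(3)$ does not. The proof glues maps that are isovariant for the three maximal subgroups $O(2)$, $S_4$, $A_5$ into one $SO(3)$-isovariant map at a bounded cost in dimension. We also show that the best constant $c$ in the inequality $\dim W/W^G\ge c\,\dim V/V^G$ for $SO(3)$ satisfies $\frac{12}{13}\le c\le\frac{184}{185}$ and is determined by the three maximal subgroups.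
\end{abstract}

\section{Introduction}

All maps are continuous, and all representations are real and finite-dimensional. Let $G$ be a compact Lie group, and let $G_x$ denote the isotropy subgroup of a point $x$ of a $G$-space. A $G$-equivariant map $\varphi:X\to Y$ always satisfies $G_x\subset G_{\varphi(x)}$. It is called \emph{$G$-isovariant} if $G_x=G_{\varphi(x)}$ for all $x\in X$; equivalently, if it is injective on every orbit.

\begin{definition}
The group $G$ is a \emph{Borsuk--Ulam group} (BUG) if, for all $G$-representations $V$ and $W$ that admit a $G$-isovariant map $V\to W$,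
\begin{equation}\label{eq:BU}
\dim V-\dim V^G\le\dim W-\dim W^G .
\end{equation}
\end{definition}

Both features of the definition are needed. The zero map $V\to W$ is equivariant, so equivariance alone says nothing about dimensions. The projection of $V$ along $V^G$ is isovariant, so the fixed part of $V$ cannot be counted. The case $G=\mathbb Z/2$ explains the name: after the fixed parts are removed (Lemma~\ref{lem:ops}), an isovariant map $V\to W$ is an odd map $\mathbb R^a\to\mathbb R^b$ that sends nonzero vectors to nonzero vectors, and \eqref{eq:BU} is the classical Borsuk--Ulam theorem that there is no odd map $S^{a-1}\to S^{b-1}$ for $a>b$.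

Isovariant maps need not resemble linear embeddings. Let the circle act on $\mathbb C$ with weight $1$ and on $\mathbb C^2$ with coprime weights $p,q>1$. Then $z\mapsto(z^p,z^q)$ is isovariant, although the source is not a subrepresentation of the target. Nevertheless \eqref{eq:BU} holds for a large class of groups.

\begin{theorem}[isovariant Borsuk--Ulam theorem, from Wasserman's work]\label{thm:solvable}
Every compact solvable Lie group is a Borsuk--Ulam group.
\end{theorem}

Wasserman conjectured that every compact Lie group is a Borsuk--Ulam group; we take the problem of proving or disproving this from \cite{problem}. For $SO(3)$ the evidence points toward a positive answer. Every proper closed subgroup of $SO(3)$ is a BUG: all but $A_5$ are solvable, and $A_5$ is handled by averaging over its cyclic subgroups (Lemma~\ref{lem:A5}). Averaging the inequalities of the maximal subgroups gives \eqref{eq:BU} for $SO(3)$ up to the factor $\frac{12}{13}$. Yet the conjecture is false.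

From now on $G=SO(3)$, and $rV$ denotes the direct sum of $r$ copies of $V$.

\begin{theorem}\label{thm:main}
There are an integer $m$ and $G$-representations $V_0,W_0,Z$ without nonzero fixed vectors, with $\dim V_0=185$, $\dim W_0=184$, $\dim Z=27$, such that for every $r\ge1$ there is a $G$-isovariant map
\[
rV_0\longrightarrow(r+m-1)W_0\oplus mZ .
\]
For $r>184(m-1)+27m$ this map violates \eqref{eq:BU}. Hence $SO(3)$ is not a Borsuk--Ulam group.
\end{theorem}

Let $\mathcal H=\{O(2),S_4,A_5\}$ be the set of representatives of the maximal proper closed subgroups of $G$ recalled in Section~\ref{sec:prelim}.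

\begin{theorem}\label{thm:compl}
\begin{itemize}
\item[(a)] No compact Lie group having $SO(3)$ as a quotient is a BUG. In particular, no compact connected Lie group whose Lie algebra has an ideal isomorphic to $\mathfrak{su}(2)$ is a BUG (for example $SU(2)$, $U(2)$, $SO(4)$), and $O(3)$ is not a BUG.
\item[(b)] For every such group $\widetilde G$, the difference $(\dim V-\dim V^{\widetilde G})-(\dim W-\dim W^{\widetilde G})$ is unbounded above over the $\widetilde G$-isovariant maps $V\to W$.
\item[(c)] Let $c$ be the largest constant with $\dim W/W^G\ge c\,\dim V/V^G$ for all $SO(3)$-isovariant maps $V\to W$. Then $\frac{12}{13}\le c\le\frac{184}{185}$.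
\item[(d)] $c=\inf\dim W/\dim V$, taken over the pairs $V\ne0$, $W$ with $V^G=W^G=0$ for which an $H$-isovariant map $V\to W$ exists for each $H\in\mathcal H$ separately.
\end{itemize}
\end{theorem}

We make no claim about finite groups in general.

The counterexample rests on one observation. A representation $V$ with $V^G=0$ may have nonzero $H$-fixed vectors for each $H\in\mathcal H$, and an $H$-isovariant map may discard them. So the Borsuk--Ulam inequalities of the subgroups do not exclude a pair $V,W$ with $V^G=W^G=0$ and $\dim V>\dim W$ that has an $H$-isovariant map $\varphi_H:V\to W$ for each $H\in\mathcal H$. Two things must then be done. First, the maps $\varphi_H$ must be glued into a $G$-isovariant map; this is possible on $rV$, at a cost in dimension that does not grow with $r$ (Sections~\ref{sec:glue} and~\ref{sec:join}). Second, such a pair must be found (Section~\ref{sec:pair}); for $S_4$ and $A_5$ the maps are linear, while for $O(2)$ one nonlinear map is built by obstruction theory (Section~\ref{sec:O2}). Section~\ref{sec:proofs} completes the proofs.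

\section{Preliminaries}\label{sec:prelim}

\subsection{Subgroups and representations of $SO(3)$}

Let $T=SO(2)\subset G$ be the group of rotations $e^{i\alpha}$ about a fixed axis and $O(2)=N_G(T)$. The elements of $O(2)\setminus T$ are called \emph{reflections}; in $G$ they are half-turns. We fix one reflection $\tau$. Since $e^{i\alpha}\tau e^{-i\alpha}=e^{2i\alpha}\tau$, every reflection is conjugate to $\tau$ by an element of $T$. Let $C_n\subset T$ be the cyclic group of order $n$ and $D_n=\langle C_n,\tau\rangle$, of order $2n$; the group $D_1$ is conjugate in $G$ to $C_2$. Up to conjugacy the proper closed subgroups of $G$ are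
\[
C_n\ (n\ge1),\quad D_n\ (n\ge2),\quad T,\quad O(2),\quad A_4,\quad S_4,\quad A_5,
\]
the last three being the rotation groups of the tetrahedron, the cube and the icosahedron. The maximal ones form $\mathcal H$, and every proper closed subgroup is conjugate to a subgroup of a member of $\mathcal H$.

Let $V_i$ be the irreducible representation of $G$ of dimension $2i+1$. Its character at a rotation through $\theta$ is $\chi_i(\theta)=1+2\sum_{k=1}^i\cos k\theta$. From $\chi_0=1$ and $\chi_i(\theta)-\chi_{i-1}(\theta)=2\cos i\theta$ we read off
\begin{equation}\label{eq:chars}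
\begin{array}{ll}
\chi_i(\pi)=(-1)^i, & \chi_i(\tfrac{2\pi}3)=1,0,-1\ \text{ for } i\equiv0,1,2 \bmod 3,\\[2pt]
\chi_i(\tfrac\pi2)=1,1,-1,-1\ \text{ for } i\equiv0,\dots,3 \bmod 4, & s_i=2,1,0,-1,-2\ \text{ for } i\equiv0,\dots,4 \bmod 5,
\end{array}
\end{equation}
where $s_i=\chi_i(\frac{2\pi}5)+\chi_i(\frac{4\pi}5)$; here $s_i-s_{i-1}$ is $4$ if $5\mid i$ and otherwise is the sum $-1$ of the primitive fifth roots of unity. Besides the identity, $A_4$ contains $3$ half-turns and $8$ rotations of order $3$; the group $S_4$ contains these, $6$ quarter-turns ($4$-cycles) and $6$ further half-turns (transpositions); and $A_5$ contains $15$ half-turns, $20$ rotations of order $3$, and $12$ rotations through each of $\frac{2\pi}5$ and $\frac{4\pi}5$. Averaging characters gives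
\begin{equation}\label{eq:ab}
\begin{aligned}
a_i&:=\dim V_i^{S_4}=\tfrac1{24}\bigl(2i+1+9\chi_i(\pi)+8\chi_i(\tfrac{2\pi}3)+6\chi_i(\tfrac\pi2)\bigr),\\
b_i&:=\dim V_i^{A_5}=\tfrac1{60}\bigl(2i+1+15\chi_i(\pi)+20\chi_i(\tfrac{2\pi}3)+12s_i\bigr).
\end{aligned}
\end{equation}
We shall need the following values:
\begin{equation}\label{eq:table}
\begin{array}{c|l|l}
i&24a_i&60b_i\\\hline
1&3-9+0+6=0&3-15+0+12=0\\
2&5+9-8-6=0&5+15-20+0=0\\
3&7-9+8-6=0&7-15+20-12=0\\
4&9+9+0+6=24&9+15+0-24=0\\
6&13+9+8-6=24&13+15+20+12=60
\end{array}
\end{equation}

For $O(2)$ let $\varepsilon=\det$, and for $k\ge1$ let $\rho_k=\mathbb C$, with $e^{i\alpha}$ acting as multiplication by $e^{ik\alpha}$ and $\tau$ as complex conjugation. Then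
\begin{equation}\label{eq:restr}
V_i|_{O(2)}=\varepsilon^{\,i}\oplus\rho_1\oplus\dots\oplus\rho_i .
\end{equation}
Indeed, $V_i|_T$ is the sum of a fixed line and of planes of weights $1,\dots,i$; the element $\tau$ inverts $T$, so it acts on each plane as a reflection, with trace $0$, and therefore acts on the line by $\chi_i(\pi)=(-1)^i$.

\subsection{Operations on isovariant maps}

Representations carry invariant inner products, $S(V)$ is the unit sphere, and $V\ominus V'$ is the orthogonal complement of a subrepresentation $V'$.

\begin{lemma}\label{lem:ops}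
Let $H$ be a compact Lie group.
\begin{itemize}
\item[(i)] An $H$-isovariant map is $K$-isovariant for every closed subgroup $K\subset H$. Composites and direct sums of isovariant maps are isovariant.
\item[(ii)] A linear $H$-map $\lambda:V\to W$ with $\ker\lambda\subset V^H$ is isovariant.
\item[(iii)] If $f:S(V)\to W$ is isovariant, so is its cone $V\to W$, $\rho x\mapsto\rho f(x)$ for $\rho\ge0$, $x\in S(V)$.
\item[(iv)] If there is an isovariant map $V\to W$, there is one $V\ominus V^H\to W\ominus W^H$.
\end{itemize}
\end{lemma}

\begin{proof}
(i) follows from $K_x=K\cap H_x$ and $H_{(x,y)}=H_x\cap H_y$. For (ii), if $g$ fixes $\lambda(x)$, then $gx-x$ lies in $\ker\lambda\subset V^H$; it is also orthogonal to $V^H$, so $gx=x$. In (iii), scaling by $\rho>0$ does not change isotropy, and at $0$ both isotropy groups are $H$; the cone is continuous at $0$ because $f$ is bounded. For (iv), compose with the inclusion of $V\ominus V^H$ and the projection onto $W\ominus W^H$, which are isovariant by (ii).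
\end{proof}

\subsection{Joins}

For compact invariant subsets $X_i\subset S(U_i)$ of representation spheres, the join $X_1*\dots*X_k$ is the set of points $(t_1x_1,\dots,t_kx_k)\in U_1\oplus\dots\oplus U_k$ with $t_i\ge0$, $\sum t_i=1$ and $x_i\in X_i$, where $x_i$ is not needed if $t_i=0$. We write $X^{*k}$ for the $k$-fold join of $X$. A map into a join is continuous if and only if each $t_i$ is continuous and each $x_i$ is continuous where $t_i>0$. For nonempty $X,Y$ the join $X*Y$ is the quotient of the compact space $X\times Y\times[0,1]$ by the map $(x,y,t)\mapsto(tx,(1-t)y)$. Equivariant maps $X_i\to X_i'$ induce an equivariant map of joins. Radial projection identifies $S(U_1)*\dots*S(U_k)$ with $S(U_1\oplus\dots\oplus U_k)$, compatibly with fixed point sets, and with this identification the join is associative.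

Degrees of self-maps of spheres are taken in reduced homology: a constant self-map of $S^0$ has degree $0$, and the self-map of $S^{-1}=\emptyset$ has degree $1$. With this convention degrees multiply under joins.

\subsection{Equivariant cells and obstructions}

Let $H$ be a compact Lie group. A compact smooth $H$-manifold $X$ has a finite $H$-CW structure, built from cells $H/K\times D^n$, in which prescribed closed invariant submanifolds are subcomplexes \cite{Illman}. In particular $X$ has finitely many orbit types. A closed subgroup of $H$ is not conjugate to a proper subgroup of itself, so $(H/K)^K=N_H(K)/K$. Thus a cell $H/K\times D^n$ gives an injective map of $N_H(K)/K\times\operatorname{int}D^n$ into the manifold $X^K$, and invariance of domain yields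
\begin{equation}\label{eq:cell}
n\le\dim X^K-\dim N_H(K)/K ,
\end{equation}
where $\dim X^K$ is the largest dimension of a component.

\begin{lemma}\label{lem:extend}
Let $X'\subset X$ be a subcomplex and $U$ an $H$-representation. If every cell $H/K\times D^n$ outside $X'$ has $n\le\dim U^K-1$, then every $H$-map $X'\to S(U)$ extends to $X$.
\end{lemma}

\begin{proof}
$H$-maps $H/K\times D^n\to S(U)$ correspond to maps $D^n\to S(U^K)$. The sphere $S(U^K)$ has dimension at least $n$, so it is nonempty and every map of $\partial D^n$ into it extends to $D^n$.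
\end{proof}

Twice we meet the borderline case, in which the cells reach one dimension beyond the connectivity of the target. We then use two textbook facts.

\medskip\noindent\textbf{(O) The top obstruction.}
Let $\mathsf W$ be a compact Lie group, and let the compact $\mathsf W$-space $X$ be obtained from a closed invariant subspace $X'$ by attaching finitely many free cells $\mathsf W\times D^j$ with $j\le n$, where $n\ge2$. Let $F$ be a path-connected $\mathsf W$-space with $\pi_j(F)=0$ for $j\le n-2$ such that $\pi_1(F)$ acts trivially on $\pi=\pi_{n-1}(F)$. Let $N=(X\setminus X')/\mathsf W$, with the local system $\{\pi\}=(X\setminus X')\times_{\mathsf W}\pi$. A $\mathsf W$-map $X'\to F$ extends over the cells of dimension $<n$. Given such an extension $s$, each $n$-cell $e$ determines an element $c(e)\in\pi$, the class of $s$ on $\{1\}\times\partial D^n$, and $s$ extends over $e$ if and only if $c(e)=0$. The cochain $c$ represents a class in $H^n_c(N;\{\pi\})$. Changing $s$ on the interiors of the $(n-1)$-cells changes $c$ by an arbitrary prescribed coboundary. So if the class of $c$ is zero, the map on $X'$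 extends to $X$.

\medskip\noindent\textbf{(P) Top cohomology of a manifold.}
Let $N$ be a connected $n$-manifold without boundary and $\mathcal A$ a local system on $N$ with fiber $\pi$. Poincar\'e duality $H^n_c(N;\mathcal A)\cong H_0(N;\mathcal A\otimes\mathrm{or}_N)$ is natural for inclusions of open sets. Let $\Omega\subset N$ be a connected oriented open set over which $\mathcal A$ is trivialized. Then $H^n_c(\Omega;\pi)=\pi$, compatibly for all open balls in $\Omega$, and the map $\pi=H^n_c(\Omega;\pi)\to H^n_c(N;\mathcal A)$ is onto, since $H_0$ of a connected space is a quotient of the fiber. If $\mathcal A=\mathrm{or}_N$, then $H^n_c(N;\mathcal A)\cong H_0(N;\mathbb Z)=\mathbb Z$, and the class of a cellular $n$-cochain is the sum of its values on the $n$-cells.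

\section{Gluing the maximal subgroups}\label{sec:glue}

Let $Z=V_2\oplus V_4\oplus V_6$, of dimension $5+9+13=27$. By \eqref{eq:restr} and \eqref{eq:table} there are unit vectors
\[
z_{O(2)}\in V_2^{O(2)},\qquad z_{S_4}\in V_4^{S_4},\qquad z_{A_5}\in V_6^{A_5}.
\]
The isotropy group of $z_H$ contains $H$ and is not $G$, so it equals $H$ by maximality. Let
\[
E=Gz_{O(2)}\cup Gz_{S_4}\cup Gz_{A_5}\subset S(Z),\qquad E\cong\coprod_{H\in\mathcal H}G/H .
\]
A point $e\in E$ records a choice of the maximal subgroup $G_e$, and $E^{*m}\subset mZ$.

Suppose that $H$-isovariant maps $\varphi_H:V\to W$ are given for $H\in\mathcal H$. Conjugation turns them into a family indexed by $E$: for $e=gz_H$ put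
\[
\varphi_e(x)=g\,\varphi_H(g^{-1}x).
\]
This does not depend on the choice of $g$ because $\varphi_H$ is $H$-equivariant. It is continuous in $(e,x)$, since $G\times V\to Gz_H\times V$ is an open quotient map, and it satisfies $\varphi_{ge}(gx)=g\varphi_e(x)$. Moreover,
\begin{equation}\label{eq:detect}
\text{if } k\in G_e \text{ fixes } \varphi_e(x), \text{ then } kx=x,
\end{equation}
because $g^{-1}kg\in H$ fixes $\varphi_H(g^{-1}x)$ and hence $g^{-1}x$.

The idea is plainest in an idealized situation. If there were a $G$-map $h:S(rV)\to E$, then
\[
\Phi(x_1,\dots,x_r)=\bigl(\varphi_{h(x)}(x_1),\dots,\varphi_{h(x)}(x_r),\,h(x)\bigr)\in rW\oplus Z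
\]
would be $G$-isovariant: an element fixing $\Phi(x)$ lies in $G_{h(x)}$ by the last coordinate, and then it fixes every $x_j$ by \eqref{eq:detect}. The cost over $r\dim W$ would be $27$, independent of $r$. What is available is a map into a join of copies of $E$, and the essential point is that the number of copies is bounded.

\begin{proposition}\label{prop:join}
There is an integer $m$ such that for every $G$-representation $V$ with $V^G=0$ there is a $G$-map $S(V)\to E^{*m}$.
\end{proposition}

The proof occupies Section~\ref{sec:join}. The analogous statement for $\mathbb Z/2$ is false: there the only proper subgroup is trivial, $E=S^0$ and $E^{*m}=S^{m-1}$, and the Borsuk--Ulam theorem forbids odd maps from spheres of dimension $\ge m$.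

With $h(x)=(t_1e_1,\dots,t_me_m)$, one could feed every $x_j$ into every $\varphi_{e_i}$, but that would use $rm$ copies of $W$. It is enough that each $x_j$ be seen by one $e_i$ with $t_i>0$. Take $r=m=2$ and $h(x)=(te_1,(1-t)e_2)$, and let $y^+=\max(y,0)$. The map with components
\[
\min(t,\tfrac12)\,\varphi_{e_1}(x_1),\qquad(\tfrac12-t)^+\varphi_{e_2}(x_1)+(t-\tfrac12)^+\varphi_{e_1}(x_2),\qquad\min(1-t,\tfrac12)\,\varphi_{e_2}(x_2),\qquad h(x)
\]
uses three copies of $W$ instead of four. The two middle terms can share a copy because they are never both present. For $t=0$ both $x_1$ and $x_2$ are seen by $e_2$; for $t=1$ both are seen by $e_1$; for $0<t<1$, $x_1$ is seen by $e_1$ and $x_2$ by $e_2$. The four coefficients are the lengths of the overlaps of the subdivision of $[0,1]$ at $t$ with the subdivision at $\frac12$, and this description generalizes.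

\begin{proposition}\label{prop:glue}
Let $V,W$ be $G$-representations with $V^G=0$, and suppose that there is an $H$-isovariant map $\varphi_H:V\to W$ for each $H\in\mathcal H$. Let $m$ be as in Proposition~\ref{prop:join}. Then for every $r\ge1$ there is a $G$-isovariant map $rV\to(r+m-1)W\oplus mZ$.
\end{proposition}

\begin{proof}
Since $(rV)^G=0$, there is a $G$-map $h:S(rV)\to E^{*m}\subset mZ$, $h(x)=(t_1e_1,\dots,t_me_m)$. The functions $t_i$ are invariant, and $e_i(gx)=ge_i(x)$ where $t_i>0$. Consider the open intervals
\[
I_i=(t_1+\dots+t_{i-1},\ t_1+\dots+t_i),\quad 1\le i\le m,\qquad J_j=\Bigl(\frac{j-1}r,\frac jr\Bigr),\quad1\le j\le r,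
\]
and let $\lambda_{ji}$ be the length of $I_i\cap J_j$. The $\lambda_{ji}$ are continuous functions of $t$, with $\lambda_{ji}\le t_i$ and $\sum_i\lambda_{ji}=1/r$ for every $j$. Call $(j,i)$ \emph{active} at $x$ if $\lambda_{ji}>0$. Distinct active pairs have distinct sums $i+j$. Indeed, take points $y\in I_i\cap J_j$ and $y'\in I_{i'}\cap J_{j'}$; they differ, say $y<y'$, and then $i\le i'$ and $j\le j'$, with one inequality strict.

For $x=(x_1,\dots,x_r)\in S(rV)$ define $\Phi(x)=(\Phi_1(x),\dots,\Phi_{r+m-1}(x),h(x))$ by
\[
\Phi_k(x)=\sum_{i+j-1=k}\lambda_{ji}\,\varphi_{e_i}(x_j)\in W .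
\]
A term with $t_i=0$ has coefficient $0$. The vectors $\varphi_e(v)$ with $e\in E$, $|v|\le1$ are bounded by compactness, and $\lambda_{ji}\le t_i$, so each term is continuous also where $t_i=0$. The map $\Phi$ is $G$-equivariant because $\varphi_{ge}(gv)=g\varphi_e(v)$.

Let $g$ fix $\Phi(x)$. From $gh(x)=h(x)$ we get $g\in G_{e_i}$ whenever $t_i>0$. Fix $j$. Since $\sum_i\lambda_{ji}>0$, some pair $(j,i)$ is active, and then $t_i>0$. It is the only active pair with its sum, so $\Phi_{i+j-1}(x)=\lambda_{ji}\varphi_{e_i}(x_j)$, and $g$ fixes $\varphi_{e_i}(x_j)$. By \eqref{eq:detect}, $gx_j=x_j$. Thus $gx=x$, and $\Phi$ is isovariant on $S(rV)$. Its cone is the required map, by Lemma~\ref{lem:ops}(iii).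
\end{proof}

\section{Maps into a fixed join}\label{sec:join}

We prove Proposition~\ref{prop:join}. A map into some join is easy to find; the difficulty is to bound the number of factors.

\begin{lemma}\label{lem:cover}
If $V^G=0$, there are a $k$ and a $G$-map $S(V)\to E^{*k}$.
\end{lemma}

\begin{proof}
Let $x\in S(V)$. The group $G_x$ is proper, so it fixes some $e\in E$, and $gx\mapsto ge$ is a $G$-map $Gx\to E$. By the slice theorem, $Gx$ has an invariant open neighborhood that retracts equivariantly onto it. So finitely many invariant open sets $O_1,\dots,O_k$ with $G$-maps $e_i:O_i\to E$ cover $S(V)$. Average a subordinate partition of unity over $G$ to make it invariant, call it $(t_i)$, and map $x$ to $(t_1e_1(x),\dots,t_ke_k(x))$.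
\end{proof}

To remove the dependence of $k$ on $V$ we look for one sphere $S$ into which all joins $E^{*k}$ map. A join with $G/H$ is an equivariant family of cones, so a map extends over it as soon as it is $H$-equivariantly null-homotopic.

\begin{lemma}\label{lem:absorb}
Let $S$ be a representation sphere and $f:S\to S$ a $G$-map which, for each $H\in\mathcal H$, is $H$-homotopic to a constant map with value $y_H\in S^H$. Then there are $G$-maps $E^{*k}\to S$ for all $k\ge1$.
\end{lemma}

\begin{proof}
Let $h^H_t$ be an $H$-homotopy from $f$ to the constant $y_H$. Define $F:E*S\to S$ by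
\[
F\bigl(t\,gz_H,(1-t)y\bigr)=g\,h^H_t(g^{-1}y).
\]
Replacing $g$ by $gk$ with $k\in H$ does not change the value. At $t=0$ the value is $gf(g^{-1}y)=f(y)$, independent of the point of $E$, and at $t=1$ it is $gy_H$, independent of $y$. So $F$ is a well-defined $G$-map. Let $F_1=F|_E$, and let $F_{k+1}$ be the composite of $\mathrm{id}*F_k:E*E^{*k}\to E*S$ with $F$.
\end{proof}

We take $S=S(2Z)$. A map $f$ as in Lemma~\ref{lem:absorb} must have degree $0$ on every fixed sphere $S^K$ with $K$ proper. We first construct a map with this property and then show that the property suffices. (For $\mathbb Z/2$ the argument stops here: odd maps of spheres have odd degree.)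

\subsection{A map of degree zero on all fixed spheres}

An even map $S^{d-1}\to S^{d-1}$, that is, one with $f(-x)=f(x)$, has degree $0$ if $d$ is odd: it is constant for $d=1$, and otherwise it factors through $\mathbb{RP}^{d-1}$, which has $H_{d-1}(\mathbb{RP}^{d-1};\mathbb Z)=0$. So an even $G$-map $S(V)\to S(V)$ has degree $0$ on $S(V^K)$ whenever $\dim V^K$ is odd. Since degrees multiply under joins, it is enough to treat each $K$ in one summand of $Z$.

\begin{lemma}\label{lem:f246}
There are $G$-maps $f_i:S(V_i)\to S(V_i)$, $i=2,4,6$, with
\[
\deg f_2^K=0\ \text{ for }K=C_n,\ T,\ O(2),\ D_n\,(n\ge3);\quad\deg f_4^K=0\ \text{ for }K=D_2,A_4,S_4;\quad\deg f_6^{A_5}=0 .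
\]
\end{lemma}

\begin{proof}
\emph{The map $f_2$.} Realize $V_2$ as the traceless symmetric $3\times3$ matrices under conjugation, and normalize $M\mapsto M^2-\frac13\operatorname{tr}(M^2)I$. This map is even and equivariant. It vanishes only at $0$: if $M^2=cI$, the three eigenvalues of $M$ are $\pm\sqrt c$, and their sum is $0$ only if $c=0$. The group $C_n$ fixes $\rho_k$ if $n\mid k$ and has no nonzero fixed vector in it otherwise; in the first case $D_n$ fixes a line. So by \eqref{eq:restr}, $\dim V_2^K$ is $1+2\lfloor2/n\rfloor$ for $K=C_n$, and $1$ for $K=T$, $O(2)$, $D_n$ $(n\ge3)$. These numbers are odd.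

\emph{The map $f_4$.} An even $G$-map on $S(V_4)$ is a $G$-map $P\to S(V_4)$ from the projective space $P=S(V_4)/\{\pm1\}$, and we obtain one from Lemma~\ref{lem:extend} with $X'=\emptyset$. For a closed subgroup $K$ and a character $\chi:K\to\{\pm1\}$ let $m_\chi$ be the multiplicity of $\chi$ in $V_4|_K$, and let $d_K=m_1=\dim V_4^K$. A line is $K$-invariant if and only if $K$ acts on it by some $\chi$, so $P^K$ is a disjoint union of projective spaces of dimensions $m_\chi-1$. By \eqref{eq:cell}, a cell $G/K\times D^n$ has $n\le\max_\chi m_\chi-1-\dim N_G(K)/K$. It therefore suffices to check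
\begin{equation}\label{eq:mchi}
m_\chi\le d_K+\dim N_G(K)/K
\end{equation}
for all $K$ and all $\chi\ne1$. We have $V_4|_{O(2)}=1\oplus\rho_1\oplus\dots\oplus\rho_4$. Put $\mu_n=\lfloor4/n\rfloor$, the number of $k\in\{1,\dots,4\}$ such that the generator of $C_n$ acts on $\rho_k$ as $+1$; for even $n$ let $\nu_n$ be the number of $k\equiv n/2\bmod n$, those for which it acts as $-1$. Then $(\mu_n,\nu_n)=(2,2),(1,1),(0,1),(0,1)$ for $n=2,4,6,8$ and $(0,0)$ for even $n\ge10$, so $\nu_n\le\mu_n+1$.
\begin{itemize}
\item $K=C_n$: $d_K=1+2\mu_n$. A nontrivial $\chi$ exists only for even $n$, and $m_\chi=2\nu_n\le d_K+1$. Here $N_G(K)=O(2)$ and $\dim N_G(K)/K=1$; this extra dimension is needed for $n=6,8$.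
\item $K=D_n$: $d_K=1+\mu_n$. On each $\rho_k$ the reflection $\tau$ has eigenvalues $1,-1$. So $\chi=\det$ has $m_\chi=\mu_n$, and for even $n$ each of the two characters that are nontrivial on $C_n$ has $m_\chi=\nu_n\le d_K$.
\item $K=O(2)$: the only nontrivial $\chi$ is $\varepsilon$, and $m_\varepsilon=0$.
\item $K=S_4$: the only nontrivial $\chi$ is the sign, and by \eqref{eq:chars} its multiplicity is $\frac1{24}(9+3+0-6-6)=0$.
\item $K=T,A_4,A_5,G$: there is no nontrivial $\chi$, since $T$ and $G$ are connected, the abelianization of $A_4$ has order $3$, and $A_5$ is simple.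
\end{itemize}
So $f_4$ exists. The dimensions $\dim V_4^K$ are $1+\mu_2=3$ for $D_2$, $\frac1{12}(9+3+0)=1$ for $A_4$, and $a_4=1$ for $S_4$; all are odd.

\emph{The map $f_6$.} By \eqref{eq:table}, $S(V_6)^{A_5}=\{w,-w\}$ with $w=z_{A_5}$. The orbits $Gw$ and $G(-w)$ are distinct: if $gw=-w$, then $g$ normalizes $G_w=G_{-w}=A_5$; the normalizer of $A_5$ is $A_5$, by maximality and because $G$ is simple, so $gw=w$, a contradiction. Put $f_6(\pm gw)=gw$ on the subcomplex $Gw\cup G(-w)$. By \eqref{eq:cell} every cell $G/K\times D^n$ of $S(V_6)$ has $n\le\dim V_6^K-1$, so $f_6$ extends by Lemma~\ref{lem:extend}. The map $f_6^{A_5}$ is constant on $S^0$.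
\end{proof}

Let
\[
f=(f_2*f_4*f_6)*\mathrm{id}_{S(Z)}:S\to S,\qquad S=S(2Z).
\]
Every proper closed subgroup $K$ is conjugate to one in Lemma~\ref{lem:f246}, and $f^{gKg^{-1}}=gf^Kg^{-1}$, so $\deg f^K=0$ for every proper closed $K$. Also $Z^K\ne0$, because $K$ fixes a point of $E$. The second copy of $Z$ serves to make all dimensions $\dim(2Z)^K$ even. Hence each $S^K$ is a sphere of odd dimension $\ge1$, and a fixed sphere properly contained in another has codimension at least $2$ in it.

\subsection{From degrees to homotopies}

\begin{lemma}\label{lem:hopf}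
For $H\in\mathcal H$ and $y_H\in S^H$, the map $f$ is $H$-homotopic to the constant map with value $y_H$.
\end{lemma}

\begin{proof}
Fix an $H$-CW structure on $S$. Order the finitely many $H$-orbit types so that a type $(L)$ precedes $(K)$ whenever $K$ is conjugate to a proper subgroup of $L$, and construct the homotopy $h$ inductively on the closed sets formed by the first few types. Let $K=H_x$ represent the next type. Put
\[
\mathsf W=N_H(K)/K,\qquad X=S^K,\qquad s=\dim X\ge1,\qquad X'=\{y\in X:H_y\ne K\}.
\]
Points of $X'$ have isotropy groups properly containing $K$, so $h$ is already defined on $X'\times[0,1]$, with values in $X$. It suffices to extend it to a $\mathsf W$-homotopy $X\times[0,1]\to X$ from $f^K$ to the constant. Indeed, $h_t(gy)=gh_t(y)$ then defines it on $HX$. If $gy=g'y'$ with $y\in X\setminus X'$ and $y'\in X$, then $H_{y'}$ contains $K$ and is conjugate to $K$, so $H_{y'}=K$ and $g^{-1}g'\in N_H(K)$, and the two values agree. Continuity holds because $H\times X\times[0,1]\to HX\times[0,1]$ is a quotient map of compact spaces.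

Taking $K$-fixed points of the cells, we see that $X$ is obtained from $X'$ by attaching cells $\mathsf W\times D^j$, one for each cell of type $H/K$, and $j\le s-\dim\mathsf W$ by \eqref{eq:cell}. So $X\times[0,1]$ is obtained from $X\times\{0,1\}\cup X'\times[0,1]$, where the map is given, by attaching free cells of dimension $j+1$. If $\dim\mathsf W\ge1$, then $j+1\le s$, and the map extends because $\pi_i(S^s)=0$ for $i<s$.

Let $\mathsf W$ be finite. We apply (O) with $n=s+1$ and $F=X$, and first show that $M=X\setminus X'$ is connected. The set $X'$ is the union of the spheres $S^L$ over the closed subgroups $L$ of $H$ properly containing $K$. None contains $x$, so each has codimension $\ge2$ in $X$, and it remains to see that there are finitely many. For finite $H$ there is nothing to prove. For $H=O(2)$, the groups $C_n$ are normal with $\dim\mathsf W=1$, so $K$ is $O(2)$, $T$, or, up to conjugacy, $D_n$ with $n\ge1$. For the first two, $L$ can only be $O(2)$. For $K=D_n$, the group $L$ is $O(2)$ or $D_{l}=\langle C_l,\tau\rangle$ with $n\mid l$, and $S^{D_l}=S^{O(2)}$ for $l>6$ because only $\rho_1,\dots,\rho_6$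 occur in $Z$. So $M$ is connected, and $N=(M\times(0,1))/\mathsf W$ is a connected $(s+1)$-manifold.

An element of $\mathsf W$ acts on $\pi_s(X)\cong H_s(X)=\mathbb Z$ by $+1$ or $-1$ according as it preserves or reverses the orientation of $X$. So the local system in (O) is $\mathrm{or}_N$, and by (P) the obstruction class is the integer $\sum c(e\times[0,1])$, summed over the $\mathsf W$-orbits of $s$-cells $e$ of $X\setminus X'$. Concretely, orient $X$, give each open $s$-cell $e$ the induced orientation, extend $h$ over the lower cells, and let $c_e\in\mathbb Z$ be the degree of $h$ on $\partial(e\times[0,1])$. Then $c_{we}=c_e$ for $w\in\mathsf W$, since $w$ changes the orientations of the cell and of the target by the same sign. So the sum of $c_e$ over all $s$-cells is $|\mathsf W|$ times the obstruction class. On the other hand, let $A$ be the union of $X'$ and the cells of dimension $<s$. The fundamental class $[X]$ maps to $\sum e$ in $H_s(X,A)$. The boundary of $[X]\times[0,1]$ in $H_s(X\times\{0,1\}\cup A\times[0,1])$ is $\pm([X]\times1-[X]\times0)$, and applying $h_*$ gives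
\[
\sum_ec_e=\pm\bigl(0-\deg f^K\bigr)=0 .
\]
The obstruction class is an integer killed by $|\mathsf W|$, so it vanishes, and $h$ extends.
\end{proof}

Without the connectedness of $M$, the obstruction group would have one summand $\mathbb Z$ for each component of $N$, and the degree would control only the sum.

\begin{proof}[Proof of Proposition~\ref{prop:join}]
Since $(2Z)^G=0$, Lemma~\ref{lem:cover} gives an $m$ and a $G$-map $S\to E^{*m}$. For $V$ with $V^G=0$, compose the maps $S(V)\to E^{*k}\to S\to E^{*m}$ given by Lemma~\ref{lem:cover} and by Lemmas~\ref{lem:absorb} and~\ref{lem:hopf}.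
\end{proof}

\section{The representations $V_0$ and $W_0$}\label{sec:pair}

We need $V,W$ without fixed vectors, with $\dim V>\dim W$ and $H$-isovariant maps $V\to W$ for all $H\in\mathcal H$. Compare $V_p$ with $V_{p-1}$ for odd $p$. Over $O(2)$, by \eqref{eq:restr}, $V_p$ arises from $V_{p-1}$ by replacing the trivial summand by $\varepsilon\oplus\rho_p$. Over a finite group the following holds.

\begin{lemma}\label{lem:finite}
Let $H=S_4$ or $A_5$, and let $p\equiv\pm1\bmod n$ for each $n=2,3,4,5$. Then $V_{p-1}|_H$ contains a trivial summand $1$, and $V_p|_H\cong V_1\oplus(V_{p-1}\ominus1)$.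
\end{lemma}

\begin{proof}
Elements of $H$ are rotations through $\theta=2\pi l/n$ with $n\le5$, so $\chi_p(\theta)-\chi_{p-1}(\theta)=2\cos p\theta=2\cos\theta=\chi_1(\theta)-1$. Thus $V_p\oplus1\cong V_{p-1}\oplus V_1$ over $H$. Since $V_1^H=0$ by \eqref{eq:table}, the trivial summand on the left occurs in $V_{p-1}$, and we cancel it.
\end{proof}

So over the finite groups the trivial summand is replaced by $V_1$, whose restriction to $O(2)$ is $\varepsilon\oplus\rho_1$. This suggests
\[
V=kV_1\oplus\bigoplus_{j=1}^sV_{p_j-1},\qquad W=\bigoplus_{j=1}^sV_{p_j},\qquad\dim V-\dim W=3k-2s,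
\]
with $k\le s$ and pairwise coprime $p_j>1$ as in Lemma~\ref{lem:finite}. Over $O(2)$, after common summands are matched and trivial ones discarded, what remains to be found is an isovariant map $k\rho_1\to(s-k)\varepsilon\oplus\rho_{p_1}\oplus\dots\oplus\rho_{p_s}$. The maps $\rho_1\to\rho_p\oplus\rho_q$, $z\mapsto(z^p,z^q)$, commute with conjugation and are $O(2)$-isovariant, but they only reach $k\le s/2$, while we need $3k>2s$. In the other direction, Theorem~\ref{thm:solvable} for the subgroup $C_{p_1}$ gives $2k\le2(s-1)$. The conditions $3k>2s$ and $k\le s-1$ force $s\ge4$, and for $s=4$ they force $k=3$. This smallest case can be realized.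

\begin{proposition}\label{prop:O2}
Let $p_1,\dots,p_4>1$ be odd and pairwise coprime. There is an $O(2)$-isovariant map $\psi:3\rho_1\to\varepsilon\oplus\rho_{p_1}\oplus\dots\oplus\rho_{p_4}$.
\end{proposition}

The proof is given in Section~\ref{sec:O2}. The congruences of Lemma~\ref{lem:finite} say that $p$ is prime to $6$ and $p\equiv\pm1\bmod5$; the four smallest solutions $p>1$ are the primes $11,19,29,31$, with sum $90$. With these $p_j$ put
\[
V_0=3V_1\oplus\bigoplus_{j=1}^4V_{p_j-1},\qquad W_0=\bigoplus_{j=1}^4V_{p_j}.
\]
Then $\dim V_0=9+(180-4)=185$, $\dim W_0=180+4=184$, and $V_0^G=W_0^G=0$.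

\begin{proposition}\label{prop:pair}
For each $H\in\mathcal H$ there is an $H$-isovariant map $V_0\to W_0$.
\end{proposition}

\begin{proof}
Let $H=O(2)$. By \eqref{eq:restr}, with $R=\bigoplus_j\bigoplus_{1\le k<p_j}\rho_k$ and $\mathbb R^4$ trivial,
\[
V_0=3\varepsilon\oplus3\rho_1\oplus R\oplus\mathbb R^4,\qquad W_0=3\varepsilon\oplus\Bigl(\varepsilon\oplus\bigoplus_j\rho_{p_j}\Bigr)\oplus R .
\]
Project along $\mathbb R^4$ and apply $\mathrm{id}\oplus\psi\oplus\mathrm{id}$; this is isovariant by Lemma~\ref{lem:ops}(i),(ii). Let $H=S_4$ or $A_5$, and $R'=\bigoplus_j(V_{p_j-1}\ominus1)$. By Lemma~\ref{lem:finite}, $V_0\cong3V_1\oplus R'\oplus\mathbb R^4$ and $W_0\cong4V_1\oplus R'$ over $H$. So there is a linear $H$-map $V_0\to W_0$ with kernel the trivial summand $\mathbb R^4$, and Lemma~\ref{lem:ops}(ii) applies.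
\end{proof}

For each $H$, four dimensions are discarded and three are left over in the target ($6\to9$ for $O(2)$, one copy of $V_1$ for the finite groups). The net gain is $185-184=1$.

\section{An $O(2)$-isovariant map}\label{sec:O2}

We prove Proposition~\ref{prop:O2}. Write the target as $U=\mathbb R\oplus\mathbb C^4\ni(e,w)$, with
\[
e^{i\alpha}(e,w)=\bigl(e,(e^{ip_j\alpha}w_j)_j\bigr),\qquad\tau(e,w)=(-e,\bar w),\qquad P=\operatorname{diag}(p_1,\dots,p_4).
\]
Since the $p_j$ are odd, $e^{i\pi}(e,w)=(e,-w)$. Since they are pairwise coprime,
\begin{equation}\label{eq:coprime}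
e^{ip_j\alpha},e^{ip_l\alpha}\in\mathbb R\ \text{ for some } j\ne l\quad\Longrightarrow\quad\alpha\in\pi\mathbb Z .
\end{equation}

By Lemma~\ref{lem:ops}(iii) it suffices to construct an isovariant map $S^5=S(3\rho_1)\to U$. The action on $S^5$ is free outside a $3$-manifold $\Sigma$. We define the map explicitly near $\Sigma$ and try to extend it over the rest with values in the free part $F$ of $U$. The rest has a $4$-dimensional orbit space and $F$ is $2$-connected, so there is one obstruction, in a cyclic group. The map near $\Sigma$ can be twisted by an arbitrary integer $k$, and the heart of the proof is that this changes the obstruction by $k$ times a generator.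

\subsection{The free part of the target}

Let $\Lambda=\{(e,w):\text{at most one }w_j\ne0\}$, a union of four $3$-dimensional linear subspaces. Let $\mathbb R^4_\circ$ be the set of $u\in\mathbb R^4$ with at least two nonzero coordinates, and
\[
M=\{e^{i\alpha}(0,u):\alpha\in\mathbb R,\ u\in\mathbb R^4_\circ\},\qquad F=U\setminus(\Lambda\cup M).
\]
A point of $\Lambda$ is fixed by a nontrivial rotation because $p_j>1$, and a point outside $\Lambda$ is not, by coprimality. The fixed set of $\tau$ is $0\oplus\mathbb R^4$, and every reflection is conjugate to $\tau$ under $T$, so a point outside $\Lambda$ is fixed by a reflection if and only if it lies in $M$. Thus $F$ is the set of points with trivial isotropy.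

\begin{lemma}\label{lem:F}
$M$ is a connected closed $5$-dimensional submanifold of $U\setminus\Lambda$, with tangent space $\{(0,\dot u+i\dot\alpha Pu):\dot u\in\mathbb R^4,\dot\alpha\in\mathbb R\}$ at $(0,u)$. The space $F$ is $2$-connected, and $\pi=\pi_3(F)$ is infinite cyclic. It is generated by the boundary of any smooth $4$-disc in $U\setminus\Lambda$ that meets $M$ in one interior point, transversally.
\end{lemma}

\begin{proof}
Consider the map $(T\times\mathbb R^4_\circ)/\{\pm1\}\to U\setminus\Lambda$ induced by $(e^{i\alpha},u)\mapsto e^{i\alpha}(0,u)$, where $-1$ acts by $(e^{i\alpha},u)\mapsto(e^{i(\alpha+\pi)},-u)$. It is proper since $|w_j|=|u_j|$, and injective by \eqref{eq:coprime}. It is an immersion: at $\alpha=0$ the differential is $(\dot\alpha,\dot u)\mapsto(0,\dot u+i\dot\alpha Pu)$, which is injective as $Pu\ne0$, and the other points are translates under $T$. So it is a closed embedding with image $M$. The source is connected, since the axes have codimension $3$ in $\mathbb R^4$, and orientable, since the involution preserves orientation.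

A map of $D^{j+1}$ to a manifold whose boundary values avoid a closed submanifold of codimension greater than $j+1$ can be perturbed, relative to the boundary, to avoid it altogether. The four subspaces in $\Lambda$ have codimension $6$ in $U\cong\mathbb R^9$, so $U\setminus\Lambda$ is $4$-connected. The submanifold $M$ has codimension $4$ in $U\setminus\Lambda$, so $F$ is $2$-connected. By the Hurewicz theorem, the homology sequence of the pair, excision to a tubular neighborhood of $M$ and the Thom isomorphism,
\[
\pi_3(F)\cong H_3(F)\cong H_4(U\setminus\Lambda,F)\cong H_0(M)=\mathbb Z ,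
\]
the normal bundle being orientable along with $M$ and $U$. A disc as in the statement represents the same relative class as a small subdisc around the intersection point, and by transversality this is the class of a fiber of the tubular neighborhood, a generator.
\end{proof}

Rotations alone would cause no difficulty: $U\setminus\Lambda$ is $4$-connected and $S^5/T$ is $4$-dimensional. The obstruction comes from the reflections, that is, from $M$. The summand $\varepsilon$ raises the codimension of $M$ from $3$ to $4$, which leaves only the top obstruction. As $F$ is simply connected, free maps $S^3\to F$ define elements of $\pi$.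

\subsection{The source}

The group $T$ acts freely on $S^5\subset\mathbb C^3$ by scalars. A point has nontrivial isotropy if and only if it is fixed by a reflection, that is, lies in $\Sigma=T\cdot S(\mathbb R^3)$; the isotropy group then has order $2$, since the product of two distinct reflections is a nontrivial rotation. Coordinates around $\Sigma$ come from $q(v)=\sum v_j^2$, an $O(2)$-map $S^5\to\rho_2$. The group $O(2)$ permutes the rays of $\rho_2$ transitively, and the stabilizer of the positive real ray is $\Gamma=\{1,e^{i\pi},\tau,e^{i\pi}\tau\}$. Hence $\{q\ne0\}=O(2)\times_\Gamma\Pi$ with $\Pi=\{q>0\}$. For $v=x+iy$ we have $q=|x|^2-|y|^2+2i\,x\cdot y$, so $v\in\Pi$ if and only if $x\perp y$ and $|x|>|y|$. Setting $a=x/|x|$ and $b=y/|x|$ identifies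
\[
\Pi=\{(a,b):a\in S^2,\ b\in T_aS^2,\ |b|<1\},\qquad e^{i\pi}(a,b)=(-a,-b),\qquad\tau(a,b)=(a,-b),
\]
with $|q|=(1-|b|^2)/(1+|b|^2)$. So $|b|$ is an invariant function on $\{q\ne0\}$, and $\Sigma=\{|b|=0\}$ is a closed $3$-manifold. A $\Gamma$-map from an invariant part of $\Pi$ to $U$ extends uniquely to an $O(2)$-map on its saturation, and isovariance need only be checked at points of $\Pi$.

For $0<\delta<1$ let $Q_\delta$ be the set where $q=0$ or $|b|\ge\delta$. It is a compact free $O(2)$-manifold with boundary $\{|b|=\delta\}$. It is connected, being a deformation retract (increase $|b|$) of $S^5\setminus\Sigma$, the complement of a submanifold of codimension $2$. So $B_\delta=Q_\delta/O(2)$ is a compact connected $4$-manifold with boundary.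

\subsection{Maps near $\Sigma$}

The sphere $\{b=0\}$ is fixed by $\tau$ and must be mapped, by an odd map, to $0\oplus\mathbb R^4_\circ$. Take
\[
L:\mathbb R^3\to\mathbb R^4,\qquad L(x,y,z)=(x,y,z,x+y+z).
\]
If exactly one of $x,y,z$ is nonzero, so is the sum; hence $L(S^2)\subset\mathbb R^4_\circ$. The directions $b$ normal to $\Sigma$ must go to directions normal to $M$. For $a\in S^2$ let
\[
N_a=\mathbb R\oplus(PLa)^\perp\subset\mathbb R\oplus\mathbb R^4,\qquad\iota_a:N_a\to U,\quad\iota_a(e,n)=(e,La+in).
\]
The space $N_a=N_{-a}$ is $4$-dimensional, and by Lemma~\ref{lem:F} the affine subspace $\iota_a(N_a)$ is transverse to $M$ at $(0,La)$, because $\mathbb R^4=\mathbb R\,PLa\oplus(PLa)^\perp$.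

\begin{lemma}\label{lem:eta}
There is $\eta>0$ such that $\iota_a(\nu)\in F$ for all $a\in S^2$ and $\nu\in N_a$ with $0<|\nu|\le\eta$.
\end{lemma}

\begin{proof}
Otherwise there are $a_l\in S^2$ and nonzero $(e_l,n_l)\in N_{a_l}$ tending to $0$ with $(e_l,u_l+in_l)\in\Lambda\cup M$, where $u_l=La_l$. As $u_l$ has two nonzero coordinates, the point lies in $M$. So $e_l=0$, $n_l\ne0$, and there are $\alpha_l$ such that all $e^{ip_j\alpha_l}(u_l+in_l)_j$ are real. Pass to a subsequence with $u_l\to u\in L(S^2)$ and $\alpha_l\to\alpha$. Then all $e^{ip_j\alpha}u_j$ are real, so $\alpha\in\pi\mathbb Z$ by \eqref{eq:coprime}, and replacing $\alpha_l$ by $\alpha_l-\alpha$ we may assume $\alpha_l\to0$. The vanishing of the imaginary parts gives $(n_l)_j=-\tan(p_j\alpha_l)(u_l)_j$, and $n_l\perp Pu_l$ gives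
\[
\sum_jp_j\,(u_l)_j^2\tan(p_j\alpha_l)=0 .
\]
For large $l$ all the tangents have the sign of $\alpha_l$. Hence $\alpha_l=0$ and $n_l=0$, a contradiction.
\end{proof}

Let $J(e,n)=(-e,n)$. From the formulas for the action,
\[
\tau\,\iota_a(\nu)=\iota_a(-\nu),\qquad e^{i\pi}\iota_a(\nu)=\iota_{-a}(-J\nu).
\]
Let $\sigma_a:T_aS^2\to N_a$ be a continuous family of linear maps, possibly depending also on $|b|$, with
\begin{equation}\label{eq:sym}
\sigma_{-a}=J\sigma_a
\end{equation}
(note $T_{-a}S^2=T_aS^2$). Then $f_\sigma(a,b)=\iota_a(\sigma_ab)$ is $\Gamma$-equivariant, since $f_\sigma(a,-b)=\iota_a(-\sigma_ab)$ and $f_\sigma(-a,-b)=\iota_{-a}(-J\sigma_ab)$. At $b=0$ the points $a$ and $(0,La)$ both have isotropy group $\langle\tau\rangle$. At $b\ne0$ the source point is free, and the image is free if $0<|\sigma_ab|\le\eta$.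

Families of isometric embeddings with \eqref{eq:sym} are sections of a bundle over $\mathbb{RP}^2=S^2/\{\pm1\}$ whose fiber is the space of orthonormal $2$-frames in $\mathbb R^4$. This fiber is the unit tangent bundle $S^3\times S^2$ of $S^3$, which is simply connected, so any section over a closed disc extends over the $2$-dimensional base. Choose a closed smooth disc $D\subset S^2$ with $D\cap(-D)=\emptyset$, a smooth orthonormal frame of $TS^2|_D$ with coordinates $b=(b_1,b_2)$, and a smooth orthonormal frame $n_0(a),\dots,n_3(a)$ of $N_a$, $a\in D$. Fix an isometric family $\sigma$ with \eqref{eq:sym} and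
\[
\sigma_a(b)=b_1n_0(a)+b_2n_1(a)\qquad(a\in D).
\]

The fiber has $\pi_2=\mathbb Z$, and this is the freedom we exploit: over $D$, the second vector $n_1$ of the frame may be replaced by a unit vector field in the span of $n_1,n_2,n_3$ that wraps $k$ times around the $2$-sphere. To compare obstructions, we interpolate between the twisted and untwisted families through linear maps that degenerate at finitely many points. Orient $D\times[0,1]$, let $\epsilon_1=(1,0,0)$, and let $k\in\mathbb Z$. There is a map $Y=(Y_1,Y_2,Y_3):D\times[0,1]\to\mathbb R^3$ with $|Y|\le1$ such that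
\begin{itemize}
\item $Y=\epsilon_1$ on $D\times1$ and on $\partial D\times[0,1]$, and $|Y|=1$ on $D\times0$;
\item $Y:\partial(D\times[0,1])\to S^2$ has degree $k$;
\item $Y$ is smooth near its zeros, which are regular.
\end{itemize}
To construct it, choose the boundary map (any degree occurs for maps $D/\partial D\to S^2$) and extend it conically over the $3$-ball $D\times[0,1]$ to a map $Y^0$ that vanishes only at the cone point. Take concentric small closed balls $\beta'\subset\operatorname{int}\beta''$ about this point with $|Y^0|\le\frac12$ on $\beta''$, and let $\epsilon>0$ be the minimum of $|Y^0|$ on $\beta''\setminus\operatorname{int}\beta'$. By smooth approximation and Sard's theorem there is a smooth $Y^1$ on $\beta''$ with $|Y^1-Y^0|<\epsilon$ and regular value $0$. Put $Y=(1-\lambda)Y^0+\lambda Y^1$, where $\lambda$ is a bump function equal to $1$ near $\beta'$ and supported in $\operatorname{int}\beta''$. The zeros $z$ of $Y$ lie in $\operatorname{int}\beta'$, are finite in number, and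
\begin{equation}\label{eq:sumk}
\sum_z\operatorname{sign}\det dY(z)=k,
\end{equation}
since the signed number of zeros equals the degree on the boundary.

Fix $\delta>0$, independent of $k$, with $2\delta\le\eta$ and $2\delta<1$. For $|b|\le2\delta$ put $t=\max(0,|b|/\delta-1)\in[0,1]$ and
\[
\sigma'_a(b)=b_1n_0(a)+b_2\sum_{j=1}^3Y_j(a,t)\,n_j(a)\qquad(a\in D).
\]
Define $\sigma'$ over $-D$ by \eqref{eq:sym}, and let $\sigma'=\sigma$ elsewhere; this is continuous because $Y=\epsilon_1$ over $\partial D$. Let $f'=f_{\sigma'}$, an $O(2)$-map on $\{|b|\le2\delta\}$. It has three properties.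
\begin{itemize}
\item[(1)] On $|b|\le\delta$ the family $\sigma'$ is isometric, so $f'$ is isovariant there by Lemma~\ref{lem:eta}.
\item[(2)] On $|b|=2\delta$ we have $f'=f_\sigma$, which does not depend on $k$ and has values in $F$.
\item[(3)] On $\delta\le|b|\le2\delta$ we have $|\sigma'_ab|\le|b|\le\eta$, and for $a\in D$ the vector $\sigma'_ab$ vanishes if and only if $b_1=0$ and $Y(a,t)=0$. So $f'$ has values in $F$ except on the orbits of these points, which we call \emph{bad}.
\end{itemize}

\subsection{The obstruction}

We want to extend $f'|_{\partial Q_\delta}$ to an $O(2)$-map $Q_\delta\to F$. A cell structure on $B_\delta$ relative to $\partial B_\delta$ lifts to a structure on $Q_\delta$ with free cells, because the principal bundle $Q_\delta\to B_\delta$ is trivial over each cell. So (O) applies with $n=4$, and the obstruction group is $\mathcal O=H^4_c(\operatorname{int}B_\delta;\{\pi\})$.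

\emph{A chart.} Let $\Omega=\{(a,b):a\in\operatorname{int}D,\ b_2>0,\ \delta<|b|<2\delta\}\subset\Pi$. The elements $e^{i\pi}$ and $e^{i\pi}\tau$ move $a$ out of $D$, and $\tau$ changes the sign of $b_2$. So $\Omega$ is disjoint from its translates under $\Gamma$ and maps homeomorphically onto a connected open subset of $\operatorname{int}B_\delta\setminus B_{2\delta}$, which we also call $\Omega$. The inclusion $\Omega\subset Q_\delta$ is a section of the principal bundle and trivializes $\{\pi\}$ over $\Omega$. Since $b_2=(\delta^2(1+t)^2-b_1^2)^{1/2}$ on $\Omega$, the functions $(b_1;a,t)$ are coordinates, and we orient $\Omega$ by them. Each bad orbit has exactly one representative in $\Omega$, namely $b_1=0$, $(a,t)=z$ for a zero $z$ of $Y$.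

\emph{A generator.} By Lemma~\ref{lem:eta} there is a map
\[
\Xi:D\times\{y\in\mathbb R^4:0<|y|\le\eta\}\to F,\qquad\Xi(a,y)=\iota_a\Bigl(\sum_{j=0}^3y_jn_j(a)\Bigr).
\]
Its source is homotopy equivalent to $S^3$ through $y/|y|$. Let $g_0\in\pi$ be the image of the standard generator. It is represented by the boundary of the disc $\iota_a(\{|\nu|\le\eta\})$, which lies in $U\setminus\Lambda$ and meets $M$ only at its center, transversally. So $g_0$ generates $\pi$ by Lemma~\ref{lem:F}. Let $\omega\in\mathcal O$ be the image of $g_0$ under $\pi=H^4_c(\Omega;\pi)\to\mathcal O$. By (P), $\omega$ generates $\mathcal O$. Neither $g_0$ nor $\omega$ depends on $k$.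

\emph{The cocycle.} Fix, independently of $k$, a smooth triangulation of $B_{2\delta}$ and an extension of $f_\sigma|_{\partial Q_{2\delta}}$ over the cells of dimension $\le3$. Its obstruction cochain defines a class in $H^4_c(\operatorname{int}B_{2\delta};\{\pi\})$; let $\bar o\in\mathcal O$ be its image. Given $k$, choose disjoint closed smooth $4$-balls $\beta_z\subset\Omega$ around the bad points, and let $C$ be the collar $\{\delta\le|b|\le2\delta\}/O(2)$ with the interiors of the $\beta_z$ removed. A smooth triangulation of the boundary of a compact manifold extends to the manifold, so the triangulation of $\partial B_{2\delta}$ extends to $C$. Add each $\beta_z$ as a single $4$-cell. On the cells of dimension $\le3$ of $B_\delta$ take $f'$ over $C$ and the fixed extension over $B_{2\delta}$; they agree by (2). The obstruction cochain vanishes on the $4$-cells of $C$, where $f'$ is defined with values in $F$ by (3). It is the fixed cochain on $B_{2\delta}$, and it has the value $[f'|_{\partial\beta_z}]\in\pi$ on $\beta_z$.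

\emph{The local contributions.} On $\Omega$ minus the bad points, $f'(a,b)=\Xi(a,y)$ with $y=(b_1,b_2Y(a,t))$. Hence $[f'|_{\partial\beta_z}]=d_zg_0$, where $d_z$ is the degree of $y/|y|$ on $\partial\beta_z$, that is, the local degree of $y$ at its only zero in $\beta_z$. In the coordinates $(b_1;a,t)$ the differential of $b_2Y$ at this zero is $b_2\,dY$, because $Y$ vanishes there. So the Jacobian determinant of $y$ is $b_2^3\det dY(z)$ with $b_2>0$, and $d_z=\operatorname{sign}\det dY(z)$. By \eqref{eq:sumk}, the obstruction class is
\[
\bar o+\sum_zd_z\,\omega=\bar o+k\,\omega .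
\]

\begin{proof}[Proof of Proposition~\ref{prop:O2}]
Since $\omega$ generates $\mathcal O$ and $\bar o$ does not depend on $k$, there is a $k$ with $\bar o+k\omega=0$. For this $k$, (O) extends $f'|_{\partial Q_\delta}$ to an $O(2)$-map $Q_\delta\to F$, which is isovariant because all isotropy groups involved are trivial. Together with $f'$ on $\{|b|\le\delta\}$, which is isovariant by (1), it gives an isovariant map $S^5\to U$. Its cone is $\psi$.
\end{proof}

\section{Proofs of the main theorems}\label{sec:proofs}

\begin{proof}[Proof of Theorem~\ref{thm:main}]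
Apply Proposition~\ref{prop:glue} to $V_0,W_0$ with the maps of Proposition~\ref{prop:pair}. None of $V_0,W_0,Z$ has nonzero fixed vectors, so \eqref{eq:BU} would read $185r\le184(r+m-1)+27m$, that is, $r\le184(m-1)+27m$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:compl}(a),(b)]
Let $\kappa:\widetilde G\to G$ be surjective. Pulling representations back along $\kappa$ replaces isotropy groups by their preimages and leaves dimensions and fixed spaces unchanged. So the maps of Theorem~\ref{thm:main} are $\widetilde G$-isovariant, and the left side of \eqref{eq:BU} exceeds the right side by $r-184(m-1)-27m$, which is unbounded in $r$. If $\widetilde G$ is connected and $\mathfrak a\cong\mathfrak{su}(2)$ is an ideal of its Lie algebra, the adjoint action preserves $\mathfrak a$ and gives a homomorphism $\widetilde G\to\operatorname{Aut}(\mathfrak a)\cong SO(3)$. Its differential maps $\mathfrak a$ isomorphically onto $\mathfrak{so}(3)$, so it is surjective. Finally, $O(3)=SO(3)\times\{\pm1\}$.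
\end{proof}

By Lemma~\ref{lem:ops}(iv), $c$ is the infimum of $\dim W/\dim V$ over the $G$-isovariant maps $V\to W$ with $V\ne0$ and $V^G=W^G=0$.

\begin{proof}[Proof of Theorem~\ref{thm:compl}(d)]
A $G$-isovariant map is $H$-isovariant for each $H\in\mathcal H$, so $c$ is at least the infimum in (d). Conversely, for a pair $(V,W)$ as in (d), Proposition~\ref{prop:glue} gives
\[
c\le\frac{(r+m-1)\dim W+27m}{r\dim V}\qquad(r\ge1),
\]
and the right side tends to $\dim W/\dim V$ as $r\to\infty$.
\end{proof}

The lower bound in (c) uses the inequalities of all three maximal subgroups. Theorem~\ref{thm:solvable} covers $O(2)$ and $S_4$.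

\begin{lemma}\label{lem:A5}
$A_5$ is a Borsuk--Ulam group.
\end{lemma}

\begin{proof}
Every nontrivial element of $A_5$ has prime order, so it lies in exactly one subgroup $C$ of prime order $p_C$. For a representation $V$ with character $\chi_V$,
\[
60\bigl(\dim V-\dim V^{A_5}\bigr)=\sum_{g\ne1}\bigl(\dim V-\chi_V(g)\bigr)=\sum_C\sum_{g\in C}\bigl(\dim V-\chi_V(g)\bigr)=\sum_Cp_C\bigl(\dim V-\dim V^C\bigr).
\]
An $A_5$-isovariant map $V\to W$ is $C$-isovariant, so by Theorem~\ref{thm:solvable} each term on the right is at most the corresponding term for $W$.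
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:compl}(c)]
The upper bound follows from (d) and Proposition~\ref{prop:pair}. For the lower bound let $V\to W$ be $G$-isovariant with $V^G=W^G=0$. For each $H\in\mathcal H$,
\[
\dim V-\dim V^H\le\dim W-\dim W^H\le\dim W .
\]
Adding these with weights $\frac5{13},\frac4{13},\frac4{13}$ for $O(2),S_4,A_5$ gives
\[
\dim W\ge\dim V-\tfrac1{13}\bigl(5\dim V^{O(2)}+4\dim V^{S_4}+4\dim V^{A_5}\bigr).
\]
It suffices to bound the bracket by $\dim V$. Since $V$ is a sum of $V_i$ with $i\ge1$, and $\dim V_i^{O(2)}$ is $1$ for even $i$ and $0$ for odd $i$ by \eqref{eq:restr}, we must show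
\begin{equation}\label{eq:weights}
5\dim V_i^{O(2)}+4a_i+4b_i\le2i+1\qquad(i\ge1).
\end{equation}
By \eqref{eq:chars} and \eqref{eq:ab}, $a_i\le\frac{2i+1+23}{24}=\frac i{12}+1$ and $b_i\le\frac{2i+1+59}{60}=\frac i{30}+1$, so $4a_i+4b_i\le8+\frac{7i}{15}$. For even $i$, \eqref{eq:weights} follows once $13+\frac{7i}{15}\le2i+1$, that is, $23i\ge180$, which holds for $i\ge8$. For odd $i$ it follows once $8+\frac{7i}{15}\le2i+1$, that is, $23i\ge105$, which holds for $i\ge5$. For $i=1,2,3,4,6$, table \eqref{eq:table} turns \eqref{eq:weights} into $0\le3$, $5\le5$, $0\le7$, $9\le9$, $13\le13$.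
\end{proof}

\begin{remark}
No other weights improve this argument. If $5,4,4$ are replaced in \eqref{eq:weights} by $x,y,z\ge0$, the resulting bound is $1-1/(x+y+z)$, and the case $i=6$, where all three fixed spaces are lines, requires $x+y+z\le13$.
\end{remark}

\begin{thebibliography}{9}

\bibitem{Illman}
Illman, Math. Ann. 262 (1983).

\bibitem{problem}
\texttt{https://123deta.com/\allowbreak document/\allowbreak zgxwr58q-\allowbreak isovariant-\allowbreak equivalence-\allowbreak representation-\allowbreak spaces-\allowbreak topology-\allowbreak algebraic-\allowbreak structures-\allowbreak transformation.html}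

\end{thebibliography}
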